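\title{Sliding a unit needle along a space curve}

\begin{abstract}
Consider a curve in $\mathbb{R}^3$ that runs along the $x$-axis outside a bounded
parameter interval and is arbitrary in between. We prove that if the curve is regular
and of class $C^2$, then a segment of unit length can be moved continuously from the
left ray to the right ray with both of its endpoints on the curve at all times. The
positions of the needle form the zero set of a function of two variables. A
topological argument finds in this set a continuum joining the two rays, and the
geometry of $\mathbb{R}^3$ forces the continuum to be locally connected. In the plane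
$C^1$ suffices. The statement fails for $C^{1,1}$ curves in $\mathbb{R}^3$ and for
$C^\infty$ curves in $\mathbb{R}^n$, $n\ge 4$.
\end{abstract}

\section{Introduction}\label{sec:intro}

Fix $C>0$. A continuous map $\gamma:\mathbb{R}\to\mathbb{R}^n$ is \emph{straight for
$|t|\ge C$} if $\gamma(t)=(t,0,\dots,0)$ whenever $|t|\ge C$. Its image contains the
\emph{left ray} and the \emph{right ray}, the parts $x\le -C$ and $x\ge C$ of the first
coordinate axis, and between the points $(\pm C,0,\dots,0)$ nothing is prescribed. A
\emph{sliding} along $\gamma$ is a pair of continuous functions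
$s,t:[0,1]\to\mathbb{R}$ such that
\begin{enumerate}
\item[(i)] $|\gamma(s(\tau))-\gamma(t(\tau))|=1$ for every $\tau\in[0,1]$, where
$|\cdot|$ is the Euclidean norm;
\item[(ii)] $s(0),t(0)\le -C$;
\item[(iii)] $s(1),t(1)\ge C$.
\end{enumerate}
Thus a needle of unit length starts on the left ray, ends on the right ray, and keeps
its tail $\gamma(s)$ and its head $\gamma(t)$ on the curve throughout. Either end may
move backward at times. The moving needle problem \cite{needle} asks:

\begin{quote}
\emph{Let $C>0$ and let $\gamma:\mathbb{R}\to\mathbb{R}^3$ be a $C^\infty$ embedding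
with $\gamma'(t)\ne0$ for all $t$ that is straight for $|t|\ge C$. Does a sliding along
$\gamma$ always exist?}
\end{quote}

The length of the needle plays no role, since $t\mapsto\lambda\gamma(t/\lambda)$ is
straight for $|t|\ge\lambda C$. The question is whether a needle that is long compared
with the bends of the curve can get stuck.

The positions of the needle are the points of the zero set
\[
Z=F^{-1}(0)\subset\mathbb{R}^2,\qquad F(s,t)=|\gamma(s)-\gamma(t)|^2-1,
\]
and a sliding is a path in $Z$ from the quadrant $\{s,t\le -C\}$ to the quadrant
$\{s,t\ge C\}$. For the straight line, $F=(t-s)^2-1$ and $Z$ is the pair of lines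
$t=s\pm1$. For a general curve, $F=-1$ on the diagonal and $F>0$ far above it, so $Z$
separates the diagonal from a region above it, and near both ends of the diagonal this
barrier is the line $t=s+1$. One expects to walk along the barrier from one end to the
other, and so one guesses that the answer is yes. But a barrier only has to be
connected. It could contain a copy of the closure of the curve $y=\sin(1/x)$,
$0<x\le 1$, which is connected and not path connected. Smoothness of $F$ does not by
itself exclude this. The answer depends on the dimension and on the number of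
derivatives of $\gamma$.

A $C^1$ curve is \emph{regular} if $\gamma'(t)\neq0$ for all $t$, and it is of class
$C^{1,1}$ if $\gamma'$ is locally Lipschitz.

\begin{theorem}\label{thm:main}
Let $C>0$ and let $\gamma:\mathbb{R}\to\mathbb{R}^3$ be a regular curve of class $C^2$
that is straight for $|t|\ge C$. Then a sliding along $\gamma$ exists.
\end{theorem}

In particular the answer to the problem is yes. The curve in Theorem~\ref{thm:main}
need not be injective. The second theorem, which is not used in the proof of the
first, describes what happens when the dimension or the smoothness is changed.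

\begin{theorem}\label{thm:comp}
Let $C>0$.
\begin{enumerate}
\item[(a)] If $\gamma:\mathbb{R}\to\mathbb{R}^2$ is a regular curve of class $C^1$ that
is straight for $|t|\ge C$, then a sliding along $\gamma$ exists.
\item[(b)] There is an embedded regular curve of class $C^{1,1}$ in $\mathbb{R}^3$,
straight for $|t|\ge C$, along which no sliding exists.
\item[(c)] For every $n\ge4$ there is an embedded regular curve of class $C^\infty$ in
$\mathbb{R}^n$, straight for $|t|\ge C$, along which no sliding exists.
\end{enumerate}
\end{theorem}

Section~\ref{sec:model} analyzes the simplest way in which a needle could get stuck.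
That computation takes a few lines and already separates the four cases of the two
theorems. Section~\ref{sec:continuum} finds a continuum $X\subset Z$ joining the two
quadrants, for any continuous curve in any dimension, and reduces the problem to the
local connectedness of $X$. Section~\ref{sec:conv} describes the failure of local
connectedness: some subcontinuum $K$ is a limit of continua disjoint from it.
Sections~\ref{sec:plane} and~\ref{sec:space} show that $Z$ contains no such $K$ in the
plane and in space: along $K$ the derivatives of $F$ must vanish one after another,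
until the dimension forces the next one to be nonzero, and then $F$ has no zeros next
to $K$. Section~\ref{sec:counter} constructs the curves with no sliding.

\section{The derivatives of $F$ and a model obstruction}\label{sec:model}

Subscripts $s,t$ on $F$ denote partial derivatives. From
$F(s,t)=|\gamma(s)|^2+|\gamma(t)|^2-2\gamma(s)\cdot\gamma(t)-1$ we see that $F$ is a
sum of products of a function of $s$ and a function of $t$. So if $\gamma$ is of class
$C^k$, then every partial derivative of $F$ of order at most $k$ in $s$ and at most $k$
in $t$ exists, is continuous, and does not depend on the order of differentiation. A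
$C^1$ curve thus gives the second derivative $F_{st}$, and a $C^2$ curve gives the
fourth derivative $F_{sstt}$, but not $F_{sss}$ or $F_{ttt}$. Let
$e=e(s,t)=\gamma(t)-\gamma(s)$ be the needle vector, so that $F=e\cdot e-1$,
$\partial_se=-\gamma'(s)$ and $\partial_te=\gamma'(t)$. For $\gamma$ of class $C^1$,
\begin{equation}\label{eq:d1}
F_s=-2e\cdot\gamma'(s),\qquad F_t=2e\cdot\gamma'(t),\qquad
F_{st}=-2\gamma'(s)\cdot\gamma'(t),
\end{equation}
and for $\gamma$ of class $C^2$ also
\begin{equation}\label{eq:d2}
F_{ss}=2|\gamma'(s)|^2-2e\cdot\gamma''(s),\qquad
F_{tt}=2|\gamma'(t)|^2+2e\cdot\gamma''(t),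
\end{equation}
\begin{equation}\label{eq:d3}
F_{sst}=-2\gamma''(s)\cdot\gamma'(t),\qquad
F_{stt}=-2\gamma'(s)\cdot\gamma''(t),\qquad
F_{sstt}=-2\gamma''(s)\cdot\gamma''(t).
\end{equation}
At a point of $Z$, the equation $F_s=0$ says that the needle is normal to the curve at
its tail, $F_t=0$ says the same at its head, and $F_{st}=0$ says that the tangents at
the two ends are orthogonal.

\begin{example}\label{ex:model}
Let $\gamma$ be a regular $C^1$ curve in $\mathbb{R}^n$. Suppose that $Z$ accumulates
on a horizontal segment $[a,b]\times\{t_0\}$, $a<b$, in the way the curve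
$y=\sin(1/x)$ accumulates on its limit segment: for every $s\in[a,b]$ the function
$F(s,\cdot)$ has zeros $\tau\neq t_0$ arbitrarily close to $t_0$. Fix $s\in[a,b]$. By
continuity $F(s,t_0)=0$. The difference quotients of $F(s,\cdot)$ at $t_0$ vanish along
these zeros, so $F_t(s,t_0)=0$. If $\gamma$ is $C^2$, Taylor's formula gives
$0=F(s,\tau)=\frac12F_{tt}(s,t_0)(\tau-t_0)^2+o((\tau-t_0)^2)$ along them, so
$F_{tt}(s,t_0)=0$. Put $p=\gamma(t_0)$ and $S=\gamma'(t_0)\ne0$. By \eqref{eq:d1} and
\eqref{eq:d2}, every point $x$ of the arc $\gamma([a,b])$ satisfies
\[
|x-p|=1,\qquad (x-p)\cdot S=0,\qquad\text{and, if $\gamma$ is $C^2$,}\quad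
(x-p)\cdot\gamma''(t_0)=|S|^2 .
\]
The arc is connected and, since $\gamma'\neq0$, it is not a point, so it is infinite.
\begin{itemize}
\item In $\mathbb{R}^2$ the first two equations have two solutions. This is a
contradiction, and it uses only $C^1$.
\item In $\mathbb{R}^3$ the first two equations define a great circle. The third
equation either has no solution or defines a plane, and this plane differs from the
plane of the second equation because it does not contain $p$. Two different planes meet
in a line or not at all, and a line meets a sphere in at most two points. This is a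
contradiction if $\gamma$ is $C^2$. If $\gamma''(t_0)$ does not exist, the great circle
remains available.
\item In $\mathbb{R}^4$ the two hyperplanes can meet in a $2$-plane, which can cut the
sphere in a circle. No contradiction arises.
\end{itemize}
\end{example}

The two cases in which a circle survives are realized by the curves of
Section~\ref{sec:counter}. To turn the other two cases into proofs we must handle an
arbitrary limit set. It need not be a segment, nor a differentiable curve, so the
identities that hold along it cannot be differentiated along it. Differentiation will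
be replaced by monotonicity of derivatives of $F$ on horizontal and vertical lines.

\section{A continuum of needle positions}\label{sec:continuum}

A \emph{continuum} is a nonempty compact connected metric space; it is
\emph{nondegenerate} if it has more than one point, and then it is infinite. A space is
\emph{locally connected} if every point has arbitrarily small connected open
neighborhoods; equivalently, if the components of its open subsets are open. Nonempty
compact subsets of $\mathbb{R}^2$ are compared in the \emph{Hausdorff metric}: the
distance between $A$ and $B$ is the larger of $\max_{x\in A}\operatorname{dist}(x,B)$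
and $\max_{y\in B}\operatorname{dist}(y,A)$. If $K_n\to K$ in this metric, then every
point of $K$ is the limit of a sequence $z_n\in K_n$, every limit point of a sequence
$z_n\in K_n$ lies in $K$, and $\operatorname{diam}K_n\to\operatorname{diam}K$. We use
four standard facts.
\begin{enumerate}
\item[(F1)] Every sequence of continua in a compact metric space has a subsequence that
converges to a continuum.
\item[(F2)] In a compact metric space, the component of a point $x$ is the intersection
of all clopen sets that contain $x$.
\item[(F3)] A locally connected continuum is arcwise connected.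
\item[(F4)] (Poincar\'e--Miranda theorem in dimension $2$.) Let $f,g$ be continuous on a
closed rectangle, with $f<0$ on the left side, $f>0$ on the right side, $g<0$ on the
bottom and $g>0$ on the top. Then $f$ and $g$ have a common zero.
\end{enumerate}

\begin{proposition}\label{prop:X}
Let $\gamma:\mathbb{R}\to\mathbb{R}^n$ be continuous and straight for $|t|\ge C$. There
is a continuum $X\subset Z$ that contains a point $P_-$ with both coordinates at most
$-C$ and a point $P_+$ with both coordinates at least $C$. If $X$ is locally connected,
then a sliding along $\gamma$ exists.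
\end{proposition}

\begin{proof}
We confine the problem to a rectangle that rests on the diagonal and is so large that
$F$ is understood on its boundary. Use the coordinates $u=(s+t)/2$, $d=t-s$. Let
$L=\max_{|t|\le C}|\gamma(t)|$, choose $R\ge C+1$ with $2R-C-L>1$, put $D=2(R+C+1)$,
and let $Q=\{|u|\le R,\ 0\le d\le D\}$.

On the bottom side $d=0$ we have $F=-1$. On the top side $d=D$ we have
$s=u-D/2\le -C-1$ and $t=u+D/2\ge C+1$, so $|\gamma(s)-\gamma(t)|=t-s>1$ and $F>0$.

On the left side $Q_l$, where $u=-R$, we have $s=-2R-t\le t$. There are three cases.
If $t\le -C$, both ends are on the left ray and $F=d^2-1$. If $|t|\le C$, then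
$s\le -2R+C<-C$, so $|\gamma(s)-\gamma(t)|\ge|s|-L\ge2R-C-L>1$. If $t>C$, then $s<-C$
and $|\gamma(s)-\gamma(t)|=t-s=2R+2t>1$. Hence the only zero of $F$ on $Q_l$ is the
point $P_-$ with $d=1$, that is, $(s,t)=(-R-\frac12,-R+\frac12)$; both coordinates are
less than $-C$. The curve $t\mapsto-\gamma(-t)$ has the same $C$ and $L$, and its
function is $F(-t,-s)$, which is $F$ with $(u,d)$ replaced by $(-u,d)$. So the only
zero of $F$ on the right side $Q_r$ is $P_+=(R-\frac12,R+\frac12)$, and both of its
coordinates exceed $C$.

Let $X$ be the component of $P_-$ in the compact set $Z\cap Q$, and suppose that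
$P_+\notin X$. By (F2), $Z\cap Q$ is the disjoint union of compact sets $Z_1\ni P_-$
and $Z_2\ni P_+$. Since $Z\cap Q_l=\{P_-\}$ and $Z\cap Q_r=\{P_+\}$, the compact sets
$Z_1\cup Q_l$ and $Z_2\cup Q_r$ are disjoint. The continuous function
\[
h(q)=\operatorname{dist}(q,Z_1\cup Q_l)-\operatorname{dist}(q,Z_2\cup Q_r)
\]
is therefore negative on $Z_1\cup Q_l$ and positive on $Z_2\cup Q_r$. By (F4), applied
to $h$ and $F$ in the coordinates $(u,d)$, there is a point of $Q$ with $h=F=0$. It
lies in $Z_1\cup Z_2$, where $h\neq0$. This contradiction shows that $P_+\in X$.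

If $X$ is locally connected, (F3) gives a path in $X$ from $P_-$ to $P_+$, and its two
coordinate functions form a sliding.
\end{proof}

This is the only place where the straight ends are used; from here to the end of
Section~\ref{sec:space} everything is local. If $\gamma$ is $C^1$ and
$\nabla F\neq0$ at every point of $X$, we are done: by the implicit function theorem
$Z$ is an arc near each point of $X$, and $X$ meets $\partial Q$ only at $P_\pm$, near
which $Z$ is the line $d=1$; so $X$ is locally connected. The difficulty lies at the
positions where the needle is normal to the curve at both ends.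

\section{Convergence continua}\label{sec:conv}

Local connectedness is hard to verify directly when we have no description of $X$. Its
failure, however, produces a concrete object on which calculus can act. In this section
$Z$ is any closed subset of the $(s,t)$-plane. \emph{Vertical} and \emph{horizontal}
lines are the lines $s=\mathrm{const}$ and $t=\mathrm{const}$, and a \emph{box} is a
product $I\times J$ of nondegenerate compact intervals.

\begin{definition}
A \emph{convergence continuum} of $Z$ is a nondegenerate continuum $K\subset Z$ that is
the limit of a sequence of pairwise disjoint continua $K_n\subset Z$ with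
$K_n\cap K=\emptyset$ for all $n$. The $K_n$ are called \emph{approximants} of $K$.
\end{definition}

In the closure of the curve $y=\sin(1/x)$, the limit segment $\{0\}\times[-1,1]$ is a
convergence continuum; as approximants take the arcs that rise or fall between a
maximum and a minimum, using every second one so that they are disjoint.

To see that limits of small pieces of continua are nondegenerate, we need to know that
the pieces reach the boundary of the region that cuts them out.

\begin{lemma}[Boundary bumping]\label{lem:bb}
Let $Y$ be a continuum and $A\subsetneq Y$ a closed subset. Every component of $A$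
meets the boundary $\partial A$ of $A$ in $Y$.
\end{lemma}

\begin{proof}
Let $E$ be a component of $A$ with $E\cap\partial A=\emptyset$. By (F2) in the compact
space $A$, each $y\in\partial A\subset A$ is excluded by a relatively clopen set
$H_y\subset A$ that contains a given point of $E$, hence all of the connected set $E$.
The sets $A\setminus H_y$ are relatively open and cover the compact set $\partial A$.
Intersecting $A$ with finitely many $H_y$, we get a relatively clopen set $H\subset A$
with $E\subset H$ and $H\cap\partial A=\emptyset$. The set $H$ is closed in $Y$. It is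
also open in $Y$, because it is relatively open in $A$ and lies in the interior of $A$.
So $H$ is a nonempty proper clopen subset of the connected space $Y$, which is
impossible.
\end{proof}

\begin{lemma}\label{lem:notlc}
If a continuum $X\subset Z$ is not locally connected, then $Z$ has a convergence
continuum.
\end{lemma}

\begin{proof}
For $p\in X$ and $\varepsilon>0$ let $N(p,\varepsilon)=\{x\in X:|x-p|\le\varepsilon\}$,
and let $E(p,\varepsilon)$ be the component of $p$ in $N(p,\varepsilon)$. Suppose first
that $E(p,\varepsilon)$ is a neighborhood of $p$ in $X$ for all $p$ and $\varepsilon$.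
Let $V\subset X$ be open and let $x$ be a point of a component $V_0$ of $V$. For small
$\varepsilon$ the connected set $E(x,\varepsilon)$ lies in $V$, hence in $V_0$, so
$V_0$ is a neighborhood of $x$. Thus components of open sets are open and $X$ is
locally connected, contrary to assumption.

So for some $p$ and $\varepsilon$ the set $E=E(p,\varepsilon)$ is not a neighborhood of
$p$. Decreasing $\varepsilon$ only shrinks $E$, so we may assume
$2\varepsilon<\operatorname{diam}X$; then $N=N(p,\varepsilon)\neq X$. Choose
$p_n\in N\setminus E$ with $p_n\to p$, and let $K_n$ be the component of $p_n$ in $N$.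
It is disjoint from $E$. No component of $N$ contains infinitely many $p_n$, for it is
closed, so it would contain $p$ and be equal to $E$. After passing to a subsequence the
$K_n$ are distinct components, hence pairwise disjoint, and by (F1) they converge to a
continuum $K\ni p$. By Lemma~\ref{lem:bb} each $K_n$ meets the boundary of $N$ in $X$,
which lies on the circle $|x-p|=\varepsilon$. Hence $K$ meets this circle and is
nondegenerate. Finally, $K$ is a connected subset of $N$ containing $p$, so
$K\subset E$ and $K\cap K_n=\emptyset$.
\end{proof}

A derivative of $F$ that is nonzero at a point keeps its sign only in a small box. The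
next lemma lets us work inside such a box.

\begin{lemma}[Localization]\label{lem:loc}
Let $K$ be a convergence continuum of $Z$, let $q\in K$, and let $U$ be a box centered
at $q$. Then $Z$ has a convergence continuum $K'$ with $q\in K'\subset K\cap U$ whose
approximants lie in $U$.
\end{lemma}

\begin{proof}
Shrinking $U$, we may assume $\operatorname{diam}U<\operatorname{diam}K$. Let $K_n$ be
approximants of $K$ and take $q_n\in K_n$ with $q_n\to q$. For large $n$ we have
$q_n\in U$ and $\operatorname{diam}K_n>\operatorname{diam}U$, so $K_n\cap U$ is a
nonempty proper closed subset of $K_n$, and its boundary in $K_n$ lies in $\partial U$.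
By Lemma~\ref{lem:bb} the component $K_n'$ of $q_n$ in $K_n\cap U$ meets $\partial U$.
By (F1) a subsequence of $(K'_n)$ converges to a continuum $K'\subset K\cap U$, which
contains $q$ and meets $\partial U$, so it is nondegenerate. The $K_n'$ are pairwise
disjoint and disjoint from $K'$ because $K_n'\subset K_n$ and $K'\subset K$.
\end{proof}

\begin{lemma}[Crossing]\label{lem:cross}
Let $K$ be a convergence continuum of $Z$ with approximants $K_n$, let
$\pi:\mathbb{R}^2\to\mathbb{R}$ be linear with $\pi(K)=[\alpha,\beta]$, and let
$\alpha<x<\beta$. Then for all large $n$ there is $z_n\in K_n$ with $\pi(z_n)=x$. The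
sequence $(z_n)$ is bounded and its limit points lie in $K\cap\pi^{-1}(x)$.
\end{lemma}

\begin{proof}
Take points of $K$ where $\pi$ equals $\alpha$ and $\beta$, and approximate them by
points of $K_n$. For large $n$ the interval $\pi(K_n)$ contains a number less than $x$
and a number greater than $x$, so it contains $x$. The last statement holds because
$\operatorname{dist}(z_n,K)\to0$.
\end{proof}

The proofs of the theorems use two consequences. The first will make derivatives of $F$
vanish on $K$; the second will give the final contradiction.

\begin{lemma}\label{lem:inf}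
Let $K$ be a convergence continuum of $Z$, let $q\in K$, let $U$ be a box centered at
$q$, and let $v\in\mathbb{R}^2\setminus\{0\}$. Then some line parallel to $v$ meets
$Z\cap U$ in infinitely many points.
\end{lemma}

\begin{proof}
Take $K'$ and its approximants $K_n'\subset Z\cap U$ from Lemma~\ref{lem:loc}, and let
$\pi$ be a linear function with kernel $\mathbb{R}v$. If $\pi(K')$ is a point, a line
parallel to $v$ contains the infinite set $K'$. Otherwise Lemma~\ref{lem:cross} gives a
line parallel to $v$ that meets infinitely many of the pairwise disjoint sets $K_n'$.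
\end{proof}

\begin{lemma}\label{lem:graph}
Let $K$ be a convergence continuum of $Z$ that meets every vertical and every
horizontal line in at most one point. Then $K$ is the graph $t=\varphi(s)$ of a
strictly monotone homeomorphism $\varphi:[\alpha,\beta]\to[t_-,t_+]$ of nondegenerate
intervals, and the box $[\alpha,\beta]\times[t_-,t_+]$ contains a point of
$Z\setminus K$.
\end{lemma}

\begin{proof}
The two coordinate projections are continuous and injective on the compact set $K$, so
they are homeomorphisms onto nondegenerate compact intervals $[\alpha,\beta]$ and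
$[t_-,t_+]$. Composing the second with the inverse of the first gives $\varphi$, and a
homeomorphism of intervals is strictly monotone. Fix $\bar s\in(\alpha,\beta)$. By
Lemma~\ref{lem:cross} there are points $(\bar s,\tau_n)\in K_n$ whose only possible
limit point is $(\bar s,\varphi(\bar s))$. So $\tau_n\to\varphi(\bar s)\in(t_-,t_+)$,
and for large $n$ the point $(\bar s,\tau_n)\in Z\setminus K$ lies in the box.
\end{proof}

By Proposition~\ref{prop:X} and Lemma~\ref{lem:notlc}, a sliding exists as soon as
$Z=F^{-1}(0)$ has no convergence continuum. We use Rolle's theorem in the following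
form: a function on an interval whose $k$th derivative exists and has no zero has at
most $k$ zeros.

\section{The plane}\label{sec:plane}

The planar case shows the whole scheme in one step: the first derivatives vanish on
$K$, the dimension makes the mixed derivative nonzero, and integration shows that $F$
has no zeros beside $K$.

\begin{proof}[Proof of Theorem~\ref{thm:comp}(a)]
Suppose that $Z$ has a convergence continuum $K$, and let $q\in K$. If $F_t(q)\ne0$,
then $F_t\neq0$ on a box $U$ centered at $q$, so every vertical line meets $Z\cap U$ at
most once, contrary to Lemma~\ref{lem:inf}. Hence $F_t=0$ on $K$, and with horizontal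
lines $F_s=0$ on $K$. By \eqref{eq:d1}, at points of $K$ the nonzero vectors
$\gamma'(s)$ and $\gamma'(t)$ are orthogonal to the unit vector $e$. In $\mathbb{R}^2$
this makes them parallel, so $F_{st}\neq0$ on $K$.

Fix $q\in K$. Replacing $F$ by $-F$ if necessary, which changes neither $Z$ nor the
vanishing of $F_s$ and $F_t$ on $K$, we have $F_{st}>0$ on a box $U$ centered at $q$.
Take $K'\subset K\cap U$ from Lemma~\ref{lem:loc}. In $U$ the function $F_s$ is
strictly increasing on vertical lines and $F_t$ is strictly increasing on horizontal
lines. Both vanish on $K'$, so $K'$ meets each such line at most once. Let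
$\varphi:[\alpha,\beta]\to[t_-,t_+]$ be given by Lemma~\ref{lem:graph}, let
$\psi=\varphi^{-1}$, and let $\mathcal{R}=[\alpha,\beta]\times[t_-,t_+]\subset U$.

For $(\sigma,t)\in\mathcal{R}$, the number $F_s(\sigma,t)$ has the sign of
$t-\varphi(\sigma)$, since $F_s(\sigma,\cdot)$ is strictly increasing and vanishes at
$\varphi(\sigma)$. Let $(s,t)\in\mathcal{R}\setminus K'$, so that $s\neq\psi(t)$. As
$\varphi$ is strictly monotone, $t-\varphi(\sigma)$ has a constant nonzero sign for
$\sigma$ strictly between $\psi(t)$ and $s$. Since $F(\psi(t),t)=0$,
\[
F(s,t)=\int_{\psi(t)}^sF_s(\sigma,t)\,d\sigma\neq0 .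
\]
So $\mathcal{R}$ contains no point of $Z\setminus K'$, contrary to
Lemma~\ref{lem:graph}. Hence $Z$ has no convergence continuum, and a sliding exists.
\end{proof}

\section{Three-space}\label{sec:space}

In $\mathbb{R}^3$ the two tangents can be orthogonal to the needle and to each other,
so $F_{st}$ can vanish and we have to go further. Let $\gamma$ be a regular $C^2$ curve
in $\mathbb{R}^3$. We show that on a convergence continuum all derivatives of $F$ of
order at most two vanish (Lemma~\ref{lem:A}), then the two available derivatives of
order three (Lemma~\ref{lem:B}), and that $F_{sstt}$ is then positive and plays the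
part that $F_{st}$ played in the plane.

\begin{lemma}\label{lem:A}
On every convergence continuum $K$ of $Z$ we have
$F_s=F_t=F_{ss}=F_{tt}=F_{st}=0$.
\end{lemma}

\begin{proof}
Let $q\in K$ and $v=(v_1,v_2)\neq0$. Since $F$ is $C^2$, its first and second
derivatives along lines parallel to $v$ are the continuous functions
$v_1F_s+v_2F_t$ and $v_1^2F_{ss}+2v_1v_2F_{st}+v_2^2F_{tt}$. If one of them were
nonzero at $q$, it would have no zero in a box $U$ centered at $q$, and by Rolle's
theorem every line parallel to $v$ would meet $Z\cap U$ in at most two points, contrary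
to Lemma~\ref{lem:inf}. The directions $(1,0)$ and $(0,1)$ give
$F_s=F_{ss}=F_t=F_{tt}=0$ at $q$, and then $(1,1)$ gives $F_{st}(q)=0$.
\end{proof}

This argument cannot be repeated at order three. On slanted lines $F$ has no third
derivative in general, and on horizontal and vertical lines it would be $F_{sss}$ or
$F_{ttt}$. What we can do is recover $F_t$ from $F_{sst}$. For fixed $t$ the function
$F_t(\cdot,t)$ is $C^2$, with derivatives $F_{st}$ and $F_{sst}$. If $(s_0,t)\in K$,
then $F_t$ and $F_{st}$ vanish at $(s_0,t)$ by Lemma~\ref{lem:A}, and Taylor's formula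
with integral remainder gives
\begin{equation}\label{eq:taylor}
F_t(s,t)=\int_{s_0}^s(s-\sigma)\,F_{sst}(\sigma,t)\,d\sigma\qquad(s\in\mathbb{R}).
\end{equation}
For $s<s_0$ the right side equals $\int_s^{s_0}(\sigma-s)F_{sst}(\sigma,t)\,d\sigma$,
so the weight is positive in both cases. Therefore: \emph{if $s\ne s_0$ and
$F_{sst}(\cdot,t)$ has a constant nonzero sign strictly between $s_0$ and $s$, then
$F_t(s,t)$ has that sign.}

\begin{lemma}\label{lem:B}
On every convergence continuum $K$ of $Z$ we have $F_{sst}=F_{stt}=0$.
\end{lemma}

\begin{proof}
It suffices to prove that $F_{sst}=0$ on every convergence continuum. Indeed, $F$ is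
invariant under the reflection $(s,t)\mapsto(t,s)$, so the mirror image of $K$ is a
convergence continuum of $Z$, and $F_{stt}(s,t)=F_{sst}(t,s)$ by \eqref{eq:d3}.

Suppose that $F_{sst}(q)\ne0$ for some $q\in K$. Replacing $F$ by $-F$ preserves $Z$,
the conclusion of Lemma~\ref{lem:A} and \eqref{eq:taylor}, so we may assume that
$F_{sst}>0$ on a box $U=I\times J$ centered at $q$. Take $K'\subset K\cap U$ and its
approximants $K_n'\subset U$ from Lemma~\ref{lem:loc}. The plan is to show that $F$ is
monotone on vertical lines near $K'$, which leaves no room for the zeros in $K_n'$.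

\emph{$K'$ is a graph over the $t$-axis.} In $U$ the function $F_{st}$ is strictly
increasing on horizontal lines, and it vanishes on $K'$. So the projection to the
$t$-axis is injective on $K'$, hence a homeomorphism onto a nondegenerate interval
$[t_-,t_+]\subset J$, and $K'=\{(\psi(t),t):t_-\le t\le t_+\}$ for a function $\psi$
with values in $I$.

\emph{$K'$ is not a vertical segment.} If $\psi\equiv s_0$, then $F_{ss}(s_0,t)=0$ for
$t\in[t_-,t_+]$ by Lemma~\ref{lem:A}. Differentiating in $t$ gives $F_{sst}(s_0,t)=0$,
which is false in $U$. So the projection of $K'$ to the $s$-axis is an interval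
$[\alpha,\beta]$ with $\alpha<\beta$.

\emph{The sign of $F_t$.} By \eqref{eq:taylor} with $s_0=\psi(t)$, we have $F_t>0$ on
$(I\times[t_-,t_+])\setminus K'$, while $F_t=0$ on $K'$.

\emph{The contradiction.} Here $\psi$ need not be injective, so
Lemma~\ref{lem:graph} does not apply and we argue directly. Choose
$\bar s\in(\alpha,\beta)$ different from $\psi(t_-)$ and $\psi(t_+)$. By
Lemma~\ref{lem:cross} there are points $(\bar s,\tau_n)\in K_n'$, and along a
subsequence $\tau_n\to\bar t$ with $(\bar s,\bar t)\in K'$. Then $\psi(\bar t)=\bar s$,
so $\bar t\in(t_-,t_+)$ by the choice of $\bar s$. For large $n$ in the subsequence,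
$\tau_n\in(t_-,t_+)$, and $(\bar s,\tau_n)\notin K'$ because $K_n'\cap K'=\emptyset$.
Thus $\tau_n\neq\bar t$, and on the closed interval between them the continuous
function $F_t(\bar s,\cdot)$ is nonnegative, and positive at $\tau_n$. Its integral over
that interval is nonzero, whereas $F(\bar s,\tau_n)=F(\bar s,\bar t)=0$.
\end{proof}

Lemmas~\ref{lem:A} and~\ref{lem:B} hold in every dimension and do not use
$\gamma'\neq0$. Both hypotheses enter now.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Suppose that $Z$ has a convergence continuum $K$. Let $q=(s,t)\in K$ and put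
$T=\gamma'(s)$, $S=\gamma'(t)$. By Lemma~\ref{lem:A} and \eqref{eq:d1}, the vectors
$e,T,S$ are pairwise orthogonal. They are nonzero, as $|e|=1$ and $\gamma$ is regular,
so they form an orthogonal basis of $\mathbb{R}^3$. By Lemma~\ref{lem:A} and
\eqref{eq:d2}, $e\cdot\gamma''(s)=|T|^2$ and $e\cdot\gamma''(t)=-|S|^2$. By
Lemma~\ref{lem:B} and \eqref{eq:d3}, $\gamma''(s)\cdot S=0$ and
$\gamma''(t)\cdot T=0$. Expanding in the basis, we find real numbers $c,c'$ with
\[
\gamma''(s)=|T|^2e+cT,\qquad\gamma''(t)=-|S|^2e+c'S,
\]
and therefore
\[
F_{sstt}(q)=-2\gamma''(s)\cdot\gamma''(t)=2|T|^2|S|^2>0 .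
\]

Let $U$ be a box centered at $q$ on which $F_{sstt}>0$, and take $K'\subset K\cap U$
from Lemma~\ref{lem:loc}. In $U$ the function $F_{sst}$ is strictly increasing on
vertical lines and $F_{stt}$ is strictly increasing on horizontal lines. Both vanish on
$K'$ by Lemma~\ref{lem:B}, so $K'$ meets each such line at most once. Let
$\varphi:[\alpha,\beta]\to[t_-,t_+]$ be given by Lemma~\ref{lem:graph}, let
$\psi=\varphi^{-1}$, and let $\mathcal{R}=[\alpha,\beta]\times[t_-,t_+]\subset U$.

For $(\sigma,t)\in\mathcal{R}$, the number $F_{sst}(\sigma,t)$ has the sign of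
$t-\varphi(\sigma)$, since $F_{sst}(\sigma,\cdot)$ is strictly increasing and vanishes
at $\varphi(\sigma)$. Let $(s,t)\in\mathcal{R}\setminus K'$, so that $s\neq\psi(t)$.
For $\sigma$ strictly between $\psi(t)$ and $s$, the value $\varphi(\sigma)$ lies
strictly between $t$ and $\varphi(s)$, so $t-\varphi(\sigma)$ has the sign of
$t-\varphi(s)$. By \eqref{eq:taylor} with $s_0=\psi(t)$, the number $F_t(s,t)$ has the
sign of $t-\varphi(s)$. Hence for each $s\in[\alpha,\beta]$ the function $F(s,\cdot)$
is strictly decreasing on $[t_-,\varphi(s)]$ and strictly increasing on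
$[\varphi(s),t_+]$, and it vanishes at $\varphi(s)$. So $F>0$ on
$\mathcal{R}\setminus K'$, contrary to Lemma~\ref{lem:graph}.

Thus $Z$ has no convergence continuum. By Lemma~\ref{lem:notlc} the continuum $X$ of
Proposition~\ref{prop:X} is locally connected, and a sliding exists.
\end{proof}

In $\mathbb{R}^4$ the vectors $\gamma''(s)$ and $\gamma''(t)$ can have components
orthogonal to $e,T,S$, whose product can cancel the term $-|T|^2|S|^2$. This happens
when the two ends move in orthogonal planes through the origin, as in the second model
below, where all mixed derivatives of $F$ vanish identically.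

\section{Curves with no sliding}\label{sec:counter}

We realize the picture of Example~\ref{ex:model}. The tail runs along an arc $A$, part
of which lies on the unit sphere about a point $p$, and the head runs along an arc $B$
through $p$. We first isolate what blocks the needle, then write down $A$ and $B$, and
finally join them to the two rays.

\subsection{The obstruction}

\begin{lemma}\label{lem:obs}
Let $\gamma:\mathbb{R}\to\mathbb{R}^n$ be continuous, let $|t_0|<C$,
$p=\gamma(t_0)$ and $a<b<t_0$. Assume:
\begin{enumerate}
\item[(1)] $|\gamma(s)-p|$ is greater than $1$ for $s<a$, equal to $1$ for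
$s\in[a,b]$, and less than $1$ for $s\in(b,t_0)$;
\item[(2)] there are $\eta>0$ and sequences $t_k\downarrow t_0$, $t_k'\downarrow t_0$
such that $|\gamma(s)-\gamma(t_k)|<1$ for all $s\in[a,b+\eta]$ and
$|\gamma(s)-\gamma(t_k')|>1$ for all $s\in[a-\eta,b]$.
\end{enumerate}
Then no sliding along $\gamma$ exists.
\end{lemma}

Condition (1) forces a sliding to pass through the segment $[a,b]\times\{t_0\}$, and
condition (2) prevents it from leaving the segment upward; see Figure~\ref{fig:obs}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]
\draw[very thick] (0,0)--(4,0);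
\draw (0,2.6)--(5,2.6) node[right] {$t_1$};
\draw (0,1.1)--(5,1.1) node[right] {$t_2$};
\draw (0,0.45)--(5,0.45) node[right] {$t_3$};
\draw[dashed] (4,1.7)--(-1,1.7) node[left] {$t_1'$};
\draw[dashed] (4,0.72)--(-1,0.72) node[left] {$t_2'$};
\draw[dashed] (4,0.25)--(-1,0.25) node[left] {$t_3'$};
\draw[gray, thick] (-0.5,2.6)--(4.5,1.7)--(-0.5,1.1)--(4.5,0.72)--(-0.5,0.45)--(4.5,0.25);
\node[below] at (-1,0) {$a-\eta$};
\node[below] at (0,0) {$a$};
\node[below] at (4,0) {$b$};
\node[below] at (5,0) {$b+\eta$};
\end{tikzpicture}
\caption{The $(s,t)$-plane above the segment $[a,b]\times\{t_0\}$ (thick). On the thin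
solid segments $|\gamma(s)-\gamma(t)|<1$, and on the dashed segments
$|\gamma(s)-\gamma(t)|>1$. A curve of needle positions (gray) avoids both kinds, so it
crosses the heights $t_k$ to the left of $a$ and the heights $t_k'$ to the right of
$b$. Since $t_k,t_k'\downarrow t_0$, it cannot converge to a point of the thick
segment.}\label{fig:obs}
\end{figure}

\begin{proof}
Let $(s,t)$ be a sliding. The continuous function $t-s$ has no zero on $[0,1]$, so
after exchanging the names we may assume $s(\tau)<t(\tau)$ for all $\tau$. Since
$t(0)\le -C<t_0<C\le t(1)$, there is a last time $\tau^*<1$ with $t(\tau^*)=t_0$, and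
$t(\tau)>t_0$ for $\tau>\tau^*$. The number $s^*=s(\tau^*)$ satisfies $s^*<t_0$ and
$|\gamma(s^*)-p|=1$, so $s^*\in[a,b]$ by (1).

For large $k$ let $\tau_k$ and $\tau_k'$ be the first times after $\tau^*$ at which $t$
equals $t_k$ and $t_k'$. Given a small $\delta>0$, we have
$t_k,t_k'<t(\tau^*+\delta)$ for large $k$, so $\tau_k,\tau_k'<\tau^*+\delta$ by the
intermediate value theorem. Hence $\tau_k,\tau_k'\to\tau^*$, and both $s(\tau_k)$ and
$s(\tau_k')$ tend to $s^*$. For large $k$ they lie in $(a-\eta,b+\eta)$. By (2),
$s(\tau_k)\notin[a,b+\eta]$ and $s(\tau_k')\notin[a-\eta,b]$, so $s(\tau_k)<a$ and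
$s(\tau_k')>b$. In the limit $s^*\le a$ and $s^*\ge b$, which contradicts $a<b$.
\end{proof}

\subsection{The local models}

Let $\lambda(x)=e^{-1/x}$ for $x>0$ and $\lambda(x)=0$ for $x\le0$. This function is
$C^\infty$, and $0<\lambda<1$ on $(0,\infty)$. For a constant $\rho_0$, equal to $1$ in
case (b) and to $1/\sqrt2$ in case (c), put
\[
\rho(\sigma)=\rho_0+\tfrac1{20}\lambda\bigl(-\tfrac12-\sigma\bigr)
-\tfrac1{20}\lambda\bigl(\sigma-\tfrac12\bigr),\qquad
A(\sigma)=\rho(\sigma)(\cos\sigma,\sin\sigma,0,\dots,0),\qquad|\sigma|\le1 .
\]
Then $|\rho-\rho_0|<\frac1{20}$, and $\rho$ is greater than, equal to, less than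
$\rho_0$ on $[-1,-\frac12)$, $[-\frac12,\frac12]$, $(\frac12,1]$ respectively. The arc
$A$ is $C^\infty$, injective because its polar angle is $\sigma$, and regular because
$|A'|^2=\rho'^2+\rho^2>0$. In each case we define an arc $B(t)$, $|t|\le\frac14$, put
$p=B(0)$, and verify the following properties.
\begin{enumerate}
\item[(M1)] $B$ is injective, regular, disjoint from $A$, and $C^\infty$ for $t\neq0$;
it is $C^{1,1}$ in case (b) and $C^\infty$ in case (c).
\item[(M2)] $|A(\sigma)-p|$ is greater than, equal to, less than $1$ on
$[-1,-\frac12)$, $[-\frac12,\frac12]$, $(\frac12,1]$ respectively; moreover $|A-p|<2$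
and $|B-p|<1$.
\item[(M3)] There are $t_k\downarrow0$ and $t_k'\downarrow0$ with
$|A(\sigma)-B(t_k)|<1$ for $\sigma\in[-\frac12,1]$ and $|A(\sigma)-B(t_k')|>1$ for
$\sigma\in[-1,\frac12]$.
\end{enumerate}

\emph{Case (b), $\mathbb{R}^3$.} The middle of $A$ is an arc of the unit circle about
$p=0$, and $B$ leaves $p$ along the axis of the circle while bending toward $A$ by an
amount $w(t)$: with $B(t)=(w(t),0,t)$,
\begin{equation}\label{eq:distb}
|A(\sigma)-B(t)|^2=\rho^2+t^2+w^2-2\rho w\cos\sigma .
\end{equation}
Where $\rho=1$, the right side minus $1$ equals
$t^2\bigl(1-2(w/t^2)\cos\sigma+w^2/t^2\bigr)$. If $w=O(t^2)$, then (M3) requires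
$\liminf w(t_k)/t_k^2\ge1/(2\cos\frac12)$, from $\sigma=\frac12$, and
$\limsup w(t_k')/t_k'^2\le\frac12$, from $\sigma=0$. For a $C^2$ function $w$ the ratio
$w/t^2$ converges, so this is impossible. We let the ratio oscillate between $0$ and
$2$:
\[
w(t)=t^2(1+\sin\log|t|)\quad(t\neq0),\qquad w(0)=0 .
\]
From $0\le w\le2t^2$ we get $w'(0)=0$. For $t\neq0$, with $\ell=\log|t|$,
\[
w'=t(2+2\sin\ell+\cos\ell),\qquad w''=2+\sin\ell+3\cos\ell .
\]
So $w'$ is continuous at $0$ and $|w''|\le6$ off $0$; by the mean value theorem $w'$ is
Lipschitz. The last coordinate makes $B$ injective and regular. Also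
$|B|^2\le\frac1{16}+\frac4{256}<\frac1{10}$, while $|A|>0.95$. This proves (M1), and
(M2) follows because $|A-p|=\rho$. For (M3) let $t_k=e^{\pi/2-2\pi k}$ and
$t_k'=e^{-\pi/2-2\pi k}$, $k\ge1$; these are less than $\frac14$. At $t=t_k$ we have
$w=2t^2$. For $\sigma\in[-\frac12,1]$ we have $\rho\le1$ and
$\rho\cos\sigma>0.95\cos1>\frac12$, so \eqref{eq:distb} equals
$\rho^2+t^2(1+4t^2-4\rho\cos\sigma)<1+t^2(4t^2-1)<1$. At $t=t_k'$ we have $w=0$, and
for $\sigma\in[-1,\frac12]$ \eqref{eq:distb} equals $\rho^2+t^2>1$.

\emph{Case (c), $\mathbb{R}^n$ with $n\ge4$.} Two circles of radius $1/\sqrt2$ about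
the origin in orthogonal planes have the property that every point of one is at
distance $1$ from every point of the other. A perturbation of the second radius that is
flat at one point therefore decides the sign of $F$. Let
\[
B(t)=r(t)(0,0,\cos t,\sin t,0,\dots,0),\qquad
r(t)=\tfrac1{\sqrt2}+e^{-1/t^2}\sin(1/t)\quad(t\ne0),\qquad r(0)=\tfrac1{\sqrt2}.
\]
For $t\neq0$, each derivative of $e^{-1/t^2}\sin(1/t)$ is $e^{-1/t^2}$ times a
polynomial in $1/t$, $\sin(1/t)$, $\cos(1/t)$, so it tends to $0$ as $t\to0$; hence $r$
is $C^\infty$. For $|t|\le\frac14$ we have $|r(t)-r(0)|\le e^{-16}$, so $r>0$, and $B$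
is injective and regular for the same reasons as $A$. The arcs lie in planes that meet
only at the origin, which neither arc contains. This proves (M1). We have
\[
|A(\sigma)-B(t)|^2=\rho(\sigma)^2+r(t)^2 .
\]
At $t=0$ this is $\rho^2+\frac12$, which gives the statements about $A$ in (M2), and
$|B(t)-p|\le|r(t)-r(0)|+r(0)|t|<1$. For (M3) let $t_k=1/(2\pi k-\frac\pi2)$ and
$t_k'=1/(2\pi k+\frac\pi2)$, $k\ge1$; these are less than $\frac14$. Then
$r(t_k)<\frac1{\sqrt2}<r(t_k')$, while $\rho\le\frac1{\sqrt2}$ on $[-\frac12,1]$ and
$\rho\ge\frac1{\sqrt2}$ on $[-1,\frac12]$.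

\subsection{Joining arcs}

The pieces must be joined smoothly, without self-intersections, and on the correct side
of the unit sphere about $p$. In dimension at least three a generic perturbation
removes intersections of curves. A map on a compact interval is called $C^\infty$ or
$C^1$ if it extends as such to a larger open interval. We use the standard fact that a
$C^1$ map from an open subset of $\mathbb{R}^k$ to $\mathbb{R}^m$ with $k<m$ has an
image of Lebesgue measure zero.

\begin{lemma}\label{lem:join}
Let $n\ge3$, let $W\subset\mathbb{R}^n$ be open and connected, and let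
$\alpha:[0,\frac14]\cup[\frac34,1]\to W$ be injective and $C^\infty$ with
$\alpha'\neq0$ everywhere. Let $M\subset\mathbb{R}^n$ be contained in the union of the
images of finitely many $C^1$ maps $m_j$ from open intervals to $\mathbb{R}^n$. Then
$\alpha$ extends to an injective regular $C^\infty$ arc $c:[0,1]\to W$ with
$c(x)\notin M$ for $\frac14<x<\frac34$.
\end{lemma}

\begin{proof}
\emph{A smooth extension.} For a small $\delta>0$, extend $\alpha$ to a $C^\infty$ map
of $[0,\frac14+2\delta]\cup[\frac34-2\delta,1]$ into $W$. As $W$ is path connected,
this extends to a continuous map $c_0:[0,1]\to W$. Choose $\varepsilon>0$ such that $W$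
contains all points within distance $2\varepsilon$ of $c_0([0,1])$. By the Weierstrass
approximation theorem there is a polynomial map $g$ with $|g-c_0|<\varepsilon$ on
$[0,1]$. Let $\kappa:[0,1]\to[0,1]$ be $C^\infty$, equal to $0$ on the domain of
$\alpha$ and to $1$ on $[\frac14+\delta,\frac34-\delta]$. Then
$f=(1-\kappa)c_0+\kappa g$ is a $C^\infty$ extension of $\alpha$ with
$|f-c_0|<\varepsilon$. Extend $f$ smoothly to an open interval $I\supset[0,1]$.

\emph{The perturbation.} Let $\chi:\mathbb{R}\to[0,1]$ be $C^\infty$, positive on
$G=(\frac14,\frac34)$ and zero elsewhere. For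
$v=(v_0,v_1)\in\mathbb{R}^n\times\mathbb{R}^n$ put
$f_v(x)=f(x)+\chi(x)(v_0+xv_1)$. If $|v_0|+|v_1|<\varepsilon$, then
$f_v([0,1])\subset W$. On the domain of $\alpha$ both $\chi$ and $\chi'$ vanish, so
there $f_v=\alpha$ is injective and $f_v'=\alpha'\ne0$. It remains to find a small $v$
that avoids the following three events:
\begin{align*}
f_v'(x)=0:&\quad f'(x)+\chi'(x)v_0+\bigl(\chi(x)+x\chi'(x)\bigr)v_1=0,
&&x\in G;\\
f_v(x)=m_j(y):&\quad f(x)-m_j(y)+\chi(x)v_0+x\chi(x)v_1=0,
&&x\in G;\\
f_v(x)=f_v(y):&\quad f(x)-f(y)+\bigl(\chi(x)-\chi(y)\bigr)v_0
+\bigl(x\chi(x)-y\chi(y)\bigr)v_1=0,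
&&x\in G,\ x\neq y\in I .
\end{align*}
Each has the form $\omega(z)+\mu_0(z)v_0+\mu_1(z)v_1=0$, where $z$ ranges over an open
subset $\Omega$ of $\mathbb{R}$ or $\mathbb{R}^2$, and $\omega,\mu_0,\mu_1$ are $C^1$.
The scalars $\mu_0,\mu_1$ have no common zero. In the first event, $\mu_0=0$ gives
$\mu_1=\chi(x)>0$; in the second, $\mu_0=\chi(x)>0$; in the third, $\mu_0=0$ gives
$\mu_1=(x-y)\chi(x)\ne0$. The vectors $v$ for which the equation has a solution $z$
with $\mu_0(z)\neq0$ form the image of the $C^1$ map
$(z,v_1)\mapsto\bigl(-(\omega(z)+\mu_1(z)v_1)/\mu_0(z),\,v_1\bigr)$, whose domain is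
open in a space of dimension at most $n+2<2n$. This image is null, and the same holds
with the roles of $v_0$ and $v_1$ exchanged. So almost every $v$ avoids all the events,
and we take $c=f_v$ for such a $v$ with $|v_0|+|v_1|<\varepsilon$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:comp}(b) and (c)]
Translate the model so that $p=(0,10,0,\dots,0)$, and let $\beta$ be the open unit ball
about $p$. The first coordinate axis is at distance $10$ from $p$, so by (M2) it is
disjoint from $\overline\beta$, $A$ and $B$. The four \emph{rigid arcs}, namely the
left ray, $A$, $B$ and the right ray, each oriented by its increasing parameter, are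
injective and pairwise disjoint. We apply Lemma~\ref{lem:join} three times. Each time
$\alpha$ runs, by increasing affine changes of parameter, through a final piece of one
rigid arc on $[0,\frac14]$ and through an initial piece of the next on $[\frac34,1]$:
\begin{itemize}
\item $c_1$ in $W_1=\mathbb{R}^n\setminus\overline\beta$, with the part
$-C-1\le x\le -C$ of the left ray and $A|_{[-1,-3/4]}$;
\item $c_2$ in $W_2=\beta$, with $A|_{[3/4,1]}$ and $B|_{[-1/4,-1/8]}$;
\item $c_3$ in $W_3=\mathbb{R}^n$, with $B|_{[1/8,1/4]}$ and the part $C\le x\le C+1$
of the right ray.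
\end{itemize}
The sets $W_i$ are open and connected. The pieces lie in $W_i$ by (M2), and they are
$C^\infty$ and regular by (M1). For $c_i$ let $M$ be the union of the rigid arcs and
the arcs $c_j([0,1])$ with $j<i$. Then the three open arcs $c_i((\frac14,\frac34))$ are
injective, pairwise disjoint, and disjoint from the rigid arcs.

Concatenate the left ray, $c_1|_{[1/4,3/4]}$, $A$, $c_2|_{[1/4,3/4]}$, $B$,
$c_3|_{[1/4,3/4]}$ and the right ray. The result is an injective curve. Near each
junction it coincides with the regular $C^\infty$ arc $c_i$ near $x=\frac14$ or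
$x=\frac34$. Let $\tilde\gamma$ be its parametrization by arc length, normalized by
$\tilde\gamma(x)=(x,0,\dots,0)$ for $x\le -C$. It is $C^\infty$ except possibly at $p$
in case (b). There it is $C^{1,1}$, because its derivative is the Lipschitz function
$B'/|B'|$ composed with the inverse of the arc length function of $B$, which is
Lipschitz since $|B'|\ge1$. Let $\ell\ge2C$ be the length of the part between
$(-C,0,\dots,0)$ and $(C,0,\dots,0)$, so that
$\tilde\gamma(x)=(x-\ell+2C,0,\dots,0)$ for $x\ge \ell-C$. Let $\zeta\ge0$ be a
$C^\infty$ function supported in $(-C,C)$ with integral $1$, and put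
$\theta(t)=t+(\ell-2C)\int_{-\infty}^t\zeta$. Then $\theta'\ge1$, $\theta(t)=t$ for
$t\le -C$, and $\theta(t)=t+\ell-2C$ for $t\ge C$. The curve
$\gamma=\tilde\gamma\circ\theta$ is straight for $|t|\ge C$, regular, and of class
$C^{1,1}$ in case (b) and $C^\infty$ in case (c). It is injective and proper, hence an
embedding.

We check the hypotheses of Lemma~\ref{lem:obs}. Let $a<b<t_0$ be the parameters of
$A(-\frac12)$, $A(\frac12)$ and $p$ on $\gamma$. Then $|t_0|<C$, as $p$ is not on the
rays. Before $A(-\frac12)$ the curve consists of the left ray, part of $c_1$ and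
$A([-1,-\frac12))$, all outside $\overline\beta$. The arc $A([-\frac12,\frac12])$ lies
on $\partial\beta$. Strictly between $A(\frac12)$ and $p$ the curve consists of
$A((\frac12,1])$, part of $c_2$ and $B([-\frac14,0))$, all inside $\beta$. This is
condition (1). Choose $\eta>0$ so that $\gamma([a-\eta,b+\eta])\subset A([-1,1])$. The
parameters on $\gamma$ of the points $B(t_k)$ and $B(t'_k)$ decrease to $t_0$, so (M3)
gives condition (2). Hence no sliding exists.
\end{proof}

\begin{remark}
The hypothesis $\gamma'\neq0$ in Theorem~\ref{thm:main} cannot be dropped, even for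
injective $C^\infty$ maps. Let $\gamma$ be the curve of case (b). Near $t_0$ it equals
$B\circ h$, where $h$ is increasing, $h(t_0)=0$, $h^{-1}$ is Lipschitz, and $h^{-1}$ is
$C^\infty$ with positive derivative away from $0$. Let
$\xi(x)=\operatorname{sgn}(x)e^{-1/x^2}$ with $\xi(0)=0$, and
$g(t)=h^{-1}(\xi(t-t_0))$. For $t\neq t_0$ near $t_0$ we have $g'>0$ and
$|g(t)-t_0|<|t-t_0|$, so $g(t)-t$ has the sign of $t_0-t$. Take a $C^\infty$ function
$\kappa$ with values in $[0,1]$ and small support, equal to $1$ near $t_0$,
nondecreasing to the left of $t_0$ and nonincreasing to the right. Then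
$\Theta(t)=(1-\kappa)t+\kappa g$ satisfies
$\Theta'=(1-\kappa)+\kappa g'+\kappa'(g-t)>0$ for $t\neq t_0$, so it is an increasing
homeomorphism of $\mathbb{R}$, smooth away from $t_0$ and equal to the identity for
$|t|\ge C$. Near $t_0$, with $x=t-t_0$,
\[
\gamma(\Theta(t))=p+\Bigl(e^{-2/x^2}\bigl(1-\sin(1/x^2)\bigr),\,0,\,
\operatorname{sgn}(x)e^{-1/x^2}\Bigr),
\]
which is $C^\infty$ with all derivatives zero at $x=0$. A sliding $(s,t)$ along
$\gamma\circ\Theta$ would give the sliding $(\Theta\circ s,\Theta\circ t)$ along
$\gamma$, so none exists.
\end{remark}

\begin{thebibliography}{9}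

\bibitem{needle}
\emph{The Moving Needle Problem},
\texttt{https://conanwu.com/tag/charles-pugh/page/2/}.

\end{thebibliography}
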